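\title{The circle is an amalgamation basis for compact Lie groups}

\begin{abstract}
A compact group $A$ is an amalgamation basis if any two embeddings of $A$ into compact groups $B$ and $C$ can be completed by embeddings of $B$ and $C$ into a compact group $D$ that agree on $A$. We prove that the circle group is an amalgamation basis among compact Lie groups, with $D$ a unitary group. The problem is a linear system for multiplicities of irreducible representations. We first solve it with infinitely many positive real multiplicities, using a product of theta functions, and then extract a finite solution by linear programming duality and compactness. The result extends to $SU(2)$ and $SO(3)$, to arbitrary compact groups and to finite families. Conversely, a compact Lie group that is an amalgamation basis is finite or acts irreducibly on its Lie algebra, so the torus $T^r$ is an amalgamation basis exactly when $r\le 1$.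
\end{abstract}

\section{Introduction}

Compact groups are Hausdorff, and an \emph{embedding} is an injective continuous homomorphism. An \emph{amalgam} of a family of embeddings $\varphi_j\colon A\to B_j$ of compact groups is a compact group $D$ with embeddings $\iota_j\colon B_j\to D$ such that $\iota_j\circ\varphi_j$ does not depend on $j$. A compact group $A$ is an \emph{amalgamation basis} if every pair of embeddings $A\to B$, $A\to C$ into compact groups has an amalgam. The same definitions are made in the category of compact Lie groups, where $A$, $B$, $C$ and $D$ are all required to be compact Lie groups. The question we answer is taken from \cite{talk}: \emph{is the circle group $S^1=\{t\in\mathbb C:|t|=1\}$ an amalgamation basis in the category of compact Lie groups?}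

Throughout, representations are continuous, complex, finite-dimensional and unitary. For Lie groups, an amalgam amounts to a pair of faithful representations $X$ of $B$ and $Y$ of $C$ with isomorphic restrictions to $A$ (Lemma~\ref{lem:dictionary}). Three simple cases show what to expect.

If $A$ is trivial, take $D=B\times C$. If $A$, $B$, $C$ are finite, the regular representation $\mathbb C[B]$ restricts to $[B:A]$ copies of $\mathbb C[A]$, so $X=\mathbb C[B]^{\oplus|C|}$ and $Y=\mathbb C[C]^{\oplus|B|}$ both restrict to $|B||C|/|A|$ copies of $\mathbb C[A]$. This solution contains every irreducible representation of $B$ and of $C$ with positive multiplicity, so it has no direct analogue when $B$ or $C$ is infinite.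

For the torus $A=T^2$ there is an obstruction. Embed $(s,t)=(e^{ix},e^{iy})$ in $SU(4)$ once as $\operatorname{diag}(s,s^{-1},t,t^{-1})$ and once as $\operatorname{diag}(s,s^{-1},st,(st)^{-1})$. The form $-\operatorname{tr}(z^2)$ on $\mathfrak{su}(4)$ restricts to $2x^2+2y^2$ in the first case and to $2x^2+2(x+y)^2$ in the second. An amalgam would force these two forms to be proportional (Lemma~\ref{lem:traceform}), so there is none.

For the circle this obstruction disappears, since any two nonzero quadratic forms on a line are proportional, and one is led to guess that the answer is yes. But $X|_{S^1}\cong Y|_{S^1}$ asks for the equality of all weight multiplicities, not of one quadratic invariant, and no single compact group serves all $B$ at once (Theorem~\ref{thm:extensions}). The guess is nevertheless correct.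

\begin{theorem}\label{thm:circle}
Let $S^1\to B$ and $S^1\to C$ be embeddings into compact Lie groups. Then there are faithful finite-dimensional unitary representations $X$ of $B$ and $Y$ of $C$ with $X|_{S^1}\cong Y|_{S^1}$. Consequently there are embeddings $B\to U(N)$ and $C\to U(N)$, for some $N$, that agree on $S^1$.
\end{theorem}

\begin{theorem}\label{thm:extensions}
The groups $S^1$, $SU(2)$ and $SO(3)$ are amalgamation bases in the category of compact Lie groups and also in the category of all compact groups. In both categories, every finite family of embeddings of one of these groups has an amalgam. For $S^1$ this fails for infinite families.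
\end{theorem}

\begin{theorem}\label{thm:necessary}
If a compact Lie group $A$ is an amalgamation basis in either category, then $A$ is finite or $\operatorname{Ad}(A)$ acts irreducibly on the real vector space $\mathfrak a=\operatorname{Lie}(A)$. In particular, the torus $T^r$ is an amalgamation basis if and only if $r\le1$, and a connected compact Lie group that is an amalgamation basis is trivial, is $S^1$, or has simple Lie algebra.
\end{theorem}

We do not settle simple groups of rank at least $2$, nor disconnected groups of positive dimension that satisfy the necessary condition of Theorem~\ref{thm:necessary}.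

The proof of Theorem~\ref{thm:circle} has three parts. Section~\ref{sec:system} reduces it to $B=U(n)$, $C=U(m)$ and to a linear system in the restricted irreducible characters. Section~\ref{sec:theta} builds a substitute for the regular representation: a convergent identity between restricted characters in which every irreducible occurs with a positive real coefficient. Section~\ref{sec:finite} shows by duality that some finite truncation of the system has a positive solution as well. Sections~\ref{sec:extensions} and~\ref{sec:trace} prove Theorems~\ref{thm:extensions} and~\ref{thm:necessary}.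

\section{A linear system for restricted characters}\label{sec:system}

We use three textbook facts. By the Peter--Weyl theorem, the representations of a compact group separate its points, and a compact Lie group has a faithful representation. Two representations of a compact group with the same character are unitarily equivalent. Closed subgroups of Lie groups are Lie groups, and continuous homomorphisms between Lie groups are smooth.

\begin{lemma}\label{lem:dictionary}
Embeddings $A\to B$, $A\to C$ of compact Lie groups have an amalgam in compact Lie groups if and only if there are faithful representations $X$ of $B$ and $Y$ of $C$ whose characters agree on $A$. In that case $D=U(N)$ with $N=\dim X$ is an amalgam.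
\end{lemma}

\begin{proof}
If $D$ is an amalgam, restrict a faithful representation of $D$ to $B$ and to $C$. Conversely, given $X$ and $Y$, evaluation at $1$ gives $\dim X=\dim Y=N$. Regard them as embeddings into $U(N)$. There is $g\in U(N)$ with $X(\alpha)=gY(\alpha)g^{-1}$ for all $\alpha\in A$, and the embeddings $X$ and $gYg^{-1}$ agree on $A$.
\end{proof}

\subsection*{Reduction to unitary groups}
Call $a\in\mathbb Z^n$ \emph{admissible} if $a_1\ge\dots\ge a_n$, the multiset of entries is symmetric under $k\mapsto -k$, and $\gcd(a_1,\dots,a_n)=1$. Then $a\ne0$, $n\ge2$, $a_n=-a_1<0$ and $\sum_i a_i=0$. An admissible $a$ defines the circle $t\mapsto\operatorname{diag}(t^{a_1},\dots,t^{a_n})$ in $U(n)$.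

Let $S^1\to B$ be an embedding and $V$ a faithful representation of $B$. Then $V\oplus\overline V$ is faithful, and in a suitable ordered orthonormal basis $t\in S^1$ acts by $\operatorname{diag}(t^{a_1},\dots,t^{a_n})$ with $a_1\ge\dots\ge a_n$. The weights of $\overline V$ are the negatives of those of $V$, so $a$ is symmetric. If $g=\gcd(a_i)$, every $t$ with $t^g=1$ acts trivially, so injectivity gives $g=1$. Thus $B$ embeds in $U(n)$ with the circle given by an admissible $a\in\mathbb Z^n$, and in the same way $C$ embeds in $U(m)$ with an admissible $b\in\mathbb Z^m$. Faithful representations of $U(n)$ and $U(m)$ restrict to faithful representations of $B$ and $C$. So it suffices to prove Theorem~\ref{thm:circle} for $B=U(n)$, $C=U(m)$. We fix $a$ and $b$; a prime marks the object attached to $U(m)$ and $b$ instead of $U(n)$ and $a$.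

\subsection*{Restricted characters}
Let $\Lambda=\{\lambda\in\mathbb Z^n:\lambda_1\ge\dots\ge\lambda_n\}$, let $\delta=(n-1,\dots,1,0)$, and for $l\in\mathbb Z^n$ let $\mathcal A_l(x)=\det\big(x_i^{\,l_j}\big)_{i,j}$. The irreducible representations $V_\lambda$ of $U(n)$ are indexed by their highest weights $\lambda\in\Lambda$. The weight $\lambda$ occurs in $V_\lambda$, and all weights lie in the convex hull of the permutations of $\lambda$. The character $s_\lambda$ on the diagonal torus and the dimension are given by Weyl's formulas
\[
\mathcal A_\delta(x)\,s_\lambda(x)=\mathcal A_{\lambda+\delta}(x),\qquad \dim V_\lambda=\prod_{i<j}\Big(1+\frac{\lambda_i-\lambda_j}{j-i}\Big).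
\]
For example, $V_{(1,0,\dots,0)}$ is the standard representation $\mathbb C^n$, and $V_{(1,\dots,1,0,\dots,0)}$ with $r$ ones is $\bigwedge^r\mathbb C^n$. With $d=\max\{\binom n2,\binom m2\}\ge1$ the dimension formula gives
\begin{equation}\label{eq:dim}
\dim V_\lambda\le(1+\lambda_1-\lambda_n)^{d}\le(1+2|\lambda|)^d ,
\end{equation}
where $|\cdot|$ is the Euclidean norm.

Put $\chi_\lambda(t)=s_\lambda(t^{a_1},\dots,t^{a_n})$. Let $\mathcal S$ be the space of real Laurent polynomials invariant under $t\mapsto t^{-1}$, with basis $e_0=1$, $e_k=t^k+t^{-k}$ $(k\ge1)$, and let $\mathcal S_N$ be the span of $e_0,\dots,e_N$. For $g\in\mathcal S$ write $[g]_k$ for the coefficient of $t^k$, so that $g=\sum_{k\ge0}[g]_ke_k$. Since $s_\lambda$ is symmetric and $-a$ is a permutation of $a$, we have $\chi_\lambda\in\mathcal S$; its coefficients are weight multiplicities, so they are integers with $0\le[\chi_\lambda]_k\le\dim V_\lambda$. We are looking for nonnegative integers $p_\lambda$, $q_\nu$, almost all zero, with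
\begin{equation}\label{eq:system}
\sum_{\lambda\in\Lambda}p_\lambda\chi_\lambda=\sum_{\nu\in\Lambda'}q_\nu\chi'_\nu ,
\end{equation}
such that $\bigoplus V_\lambda^{\oplus p_\lambda}$ and $\bigoplus (V'_\nu)^{\oplus q_\nu}$ are faithful.

\begin{example}\label{ex:running}
Let $a=(1,-1)$ and $b=(3,2,-2,-3)$. For $U(2)$ we have $\chi_{(p,q)}=t^k+t^{k-2}+\dots+t^{-k}$ with $k=p-q$. The standard representation of $U(4)$ restricts to $e_3+e_2$. This is not a restricted character of $U(2)$, because there $e_3$ never occurs without $e_1$. The weights of $\bigwedge^2\mathbb C^4$ are the sums $b_i+b_j$ $(i<j)$, namely $5,1,0,0,-1,-5$, and they supply the missing term: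
\[
(e_3+e_2)+(e_5+e_1+2e_0)=(e_5+e_3+e_1)+(e_2+e_0)+e_0 .
\]
So $Y=\mathbb C^4\oplus\bigwedge^2\mathbb C^4$ and $X=V_{(5,0)}\oplus V_{(2,0)}\oplus V_{(0,0)}$ match. Also $X$ is faithful: an element with eigenvalues $x_1,x_2$ in its kernel has $x_1^5=x_1^4x_2=1$ and $x_1^2=1$, so $x_1=x_2=1$. Hence $U(10)$ is an amalgam. In general, a representation added to fill one gap creates new top weights and new gaps, and it is not evident that the process can be closed up.
\end{example}

The next lemma collects what Section~\ref{sec:finite} needs: the degree of $\chi_\lambda$ controls the dimension of $V_\lambda$, and every large degree occurs.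

\begin{lemma}\label{lem:degree}
Let $M(\lambda)=\sum_ia_i\lambda_i$ and $\alpha_r=a_1+\dots+a_r$.
\begin{enumerate}
\item $\chi_\lambda$ has degree exactly $M(\lambda)$, and $M(\lambda)=\sum_{r=1}^{n-1}\alpha_r(\lambda_r-\lambda_{r+1})\ge\lambda_1-\lambda_n$.
\item For every sufficiently large integer $k$ there is $\mu_k\in\Lambda$ with last entry $0$, $M(\mu_k)=k$ and $\dim V_{\mu_k}\le(1+k)^d$.
\end{enumerate}
\end{lemma}

\begin{proof}
(1) The exponents of $t$ in $\chi_\lambda$ are the numbers $a\cdot w$, with $w$ a weight of $V_\lambda$. On the convex hull of the permutations of $\lambda$, the functional $w\mapsto a\cdot w$ is largest at a permutation of $\lambda$, and by the rearrangement inequality at $\lambda$ itself, because $a$ and $\lambda$ are both decreasing. No cancellation occurs, so the degree is $M(\lambda)$. Summation by parts and $\alpha_n=0$ give the formula. It remains to see that $\alpha_r\ge1$ for $1\le r\le n-1$. If $\alpha_r\le0$, then $a_r\le0$, so $a_{r+1},\dots,a_n\le0$ and $\alpha_n\le\alpha_r+a_n<0$, a contradiction.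

(2) Since $a_1=\alpha_1$, $a_r=\alpha_r-\alpha_{r-1}$ for $1<r<n$ and $a_n=-\alpha_{n-1}$, we have $\gcd(\alpha_1,\dots,\alpha_{n-1})=1$. Write $1=\sum_r u_r\alpha_r$ with $u_r\in\mathbb Z$ and put $s=\sum_r|u_r|\alpha_r$. Any $k\ge\alpha_1s$ is $\alpha_1s+q\alpha_1+j$ with $q\ge0$, $0\le j<\alpha_1$, and then $k=q\alpha_1+\sum_r(\alpha_1|u_r|+ju_r)\alpha_r$ is a combination of the $\alpha_r$ with coefficients in $\mathbb Z_{\ge0}$. Let $\mu_k$ have last entry $0$ and these coefficients as its successive differences. Then $M(\mu_k)=k$ by (1), and the bound follows from (1) and \eqref{eq:dim}.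
\end{proof}

The symmetry of $a$ is what makes one number, the degree, control everything. For $a=(1,0)$ the top exponent of $\chi_{(0,-k)}$ is $0$ while its dimension is $k+1$.

\section{A positive identity from theta functions}\label{sec:theta}

\begin{proposition}\label{prop:theta}
There are real numbers $c_\lambda>0$ $(\lambda\in\Lambda)$, $c'_\nu>0$ $(\nu\in\Lambda')$ and $K,\kappa>0$ with $c_\lambda\le Ke^{-\kappa|\lambda|^2}$, $c'_\nu\le Ke^{-\kappa|\nu|^2}$ and
\begin{equation}\label{eq:infinite}
\sum_{\lambda\in\Lambda}c_\lambda\chi_\lambda(t)=\sum_{\nu\in\Lambda'}c'_\nu\chi'_\nu(t)\qquad(|t|=1).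
\end{equation}
Both series converge absolutely and uniformly.
\end{proposition}

\subsection*{A function that comes from both groups}
Let $P$ be a function on the circle and put $H_b(x)=\prod_jP(x^{b_j})$, $H_a(x)=\prod_iP(x^{a_i})$. Then
\begin{equation}\label{eq:double}
\prod_{i=1}^nH_b(t^{a_i})=\prod_{i,j}P(t^{a_ib_j})=\prod_{j=1}^mH_a(t^{b_j}).
\end{equation}
The left side is the restriction to the circle of the symmetric function $\prod_iH_b(x_i)$ on the torus of $U(n)$, and the right side arises in the same way from $U(m)$. Expanding both in irreducible characters gives an identity of the shape \eqref{eq:infinite}. The difficulty is the sign of the coefficients.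

Take $n=2$ and $H_b=\sum_kh_kx^k$. The coefficient of $s_{(p,q)}$ in $H_b(x_1)H_b(x_2)$ is the coefficient of $x_1^{p+1}x_2^q$ in $(x_1-x_2)H_b(x_1)H_b(x_2)$, that is,
\[
c_{(p,q)}=h_ph_q-h_{p+1}h_{q-1}\qquad(p\ge q).
\]
Positivity is a strict log-concavity of the sequence $(h_k)$.

A Laurent polynomial $P$ would give a finite identity at once, but it fails. Let $b=(3,2,-2,-3)$ and let $P$ have nonnegative coefficients and at least two terms. Each factor of $H_b$ has a gap of at least $2$ below its top term. So if $D$ is the degree of $H_b$ and $D-s$ the next exponent that occurs, then $s\ge2$, $h_{D-1}=0$, and $c_{(D-1,\,D-s+1)}=-h_Dh_{D-s}<0$. The failure occurs at the edge of the support, so we use a series whose support has no edge.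

The model is the Gaussian sequence $g_k=e^{-\gamma k^2}$, for which
\[
\frac{g_{p+1}g_{q-1}}{g_pg_q}=e^{-2\gamma(p-q+1)}\le e^{-2\gamma}.
\]
Hence a sequence $h_k=Cg_k(1+\eta_k)$ with $|\eta_k|\le\eta<1$ has all $c_{(p,q)}>0$ as soon as $(1-\eta)^2>e^{-2\gamma}(1+\eta)^2$. This suggests taking for $P$ the theta function
\[
\theta(x)=\sum_{k\in\mathbb Z}e^{-\varepsilon k^2}x^k\qquad(\varepsilon>0,\ |x|=1).
\]
Multiplying out absolutely convergent series,
\begin{equation}\label{eq:hk}
H_b(x)=\sum_{k\in\mathbb Z}h_kx^k,\qquad h_k=\sum_{v\in\mathbb Z^m,\ b\cdot v=k}e^{-\varepsilon|v|^2}.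
\end{equation}
To see that $(h_k)$ is nearly Gaussian we use Poisson summation. For a lattice $L$ in a Euclidean space $E$ of dimension $\rho$, with covolume $\operatorname{vol}(L)$ and dual lattice $L^*=\{\xi\in E:\xi\cdot L\subset\mathbb Z\}$, and for $u\in E$, it reads
\begin{equation}\label{eq:poisson}
\sum_{w\in u+L}e^{-\varepsilon|w|^2}=\frac{(\pi/\varepsilon)^{\rho/2}}{\operatorname{vol}(L)}\sum_{\xi\in L^*}e^{-\pi^2|\xi|^2/\varepsilon}e^{2\pi i\,\xi\cdot u}.
\end{equation}
For $b=(1,-1)$, write $v=(j+\frac k2,\,j-\frac k2)$ with $j\in\mathbb Z+\frac k2$; then $|v|^2=2j^2+k^2/2$ and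
\[
h_k=e^{-\varepsilon k^2/2}\sum_{j\in\mathbb Z+k/2}e^{-2\varepsilon j^2}=\sqrt{\frac{\pi}{2\varepsilon}}\;e^{-\varepsilon k^2/2}\Big(1+2\sum_{\xi\ge1}(-1)^{k\xi}e^{-\pi^2\xi^2/2\varepsilon}\Big).
\]
Here $\gamma=\varepsilon/2$. The margin $1-e^{-2\gamma}$ is of order $\varepsilon$, while the error $\eta$ is of order $e^{-\pi^2/2\varepsilon}$, uniformly in $k$. For small $\varepsilon$ the margin wins. The three lemmas below carry this out for all $n$ and $b$.

\subsection*{The general case}

\begin{lemma}[Expansion]\label{lem:expansion}
Let $(h_k)_{k\in\mathbb Z}$ be real numbers with $|h_k|\le K_0e^{-\gamma k^2}$, $\gamma>0$, and let $H(x)=\sum_kh_kx^k$. Put $c_\lambda=\det(h_{\lambda_i-i+j})_{1\le i,j\le n}$. Then $|c_\lambda|\le n!\,K_0^ne^{\gamma n^3}e^{-\gamma|\lambda|^2/2}$, and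
\[
\prod_{i=1}^nH(x_i)=\sum_{\lambda\in\Lambda}c_\lambda s_\lambda(x)\qquad(|x_1|=\dots=|x_n|=1),
\]
with absolute and uniform convergence.
\end{lemma}

\begin{proof}
For real $y,s$ we have $(y+s)^2-(y^2/2-s^2)=(y+2s)^2/2\ge0$. Applied with $y=\lambda_i$, $s=\sigma(i)-i$, $|s|\le n$, this bounds each of the $n!$ terms $\prod_ih_{\lambda_i-i+\sigma(i)}$ of the determinant by $K_0^n\exp(-\gamma|\lambda|^2/2+\gamma n^3)$. On the torus $|s_\lambda|\le\dim V_\lambda\le(1+2|\lambda|)^d$, so $\sum c_\lambda s_\lambda$ converges absolutely and uniformly.

The product $\mathcal A_\delta(x)\prod_iH(x_i)$ is an absolutely convergent series $\sum_{l\in\mathbb Z^n}C_lx^l$ with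
\[
C_l=\sum_{\sigma\in S_n}\operatorname{sgn}(\sigma)\prod_ih_{l_i-\delta_{\sigma(i)}}=\det(h_{l_i-\delta_j}).
\]
Permuting the entries of $l$ permutes rows, so $C_l$ changes by the sign of the permutation and vanishes if two entries coincide. A vector with distinct entries is, in exactly one way, a permutation of a strictly decreasing vector $\lambda+\delta$ with $\lambda\in\Lambda$. Grouping terms and noting $\delta_i-\delta_j=j-i$, so that $C_{\lambda+\delta}=c_\lambda$, we get
\[
\mathcal A_\delta(x)\prod_iH(x_i)=\sum_{\lambda\in\Lambda}c_\lambda\mathcal A_{\lambda+\delta}(x)=\mathcal A_\delta(x)\sum_{\lambda\in\Lambda}c_\lambda s_\lambda(x).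
\]
Divide by $\mathcal A_\delta$ on the dense set where the $x_i$ are distinct, and use continuity.
\end{proof}

\begin{lemma}[Positivity]\label{lem:positivity}
Suppose $h_k=Ce^{-\gamma k^2}(1+\eta_k)$ with $C,\gamma>0$ and $|\eta_k|\le\eta\le1$ for all $k$. If $(1-e^{-2\gamma})^{n(n-1)/2}>n!\,2^n\eta$, then $c_\lambda>0$ for every $\lambda\in\Lambda$.
\end{lemma}

\begin{proof}
Let $l=\lambda+\delta$ and $y_i=e^{2\gamma l_i}$, so $y_1>\dots>y_n>0$. Since $e^{-\gamma(l_i-\delta_j)^2}=e^{-\gamma l_i^2}e^{-\gamma\delta_j^2}y_i^{\,n-j}$, we can pull positive factors out of rows and columns: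
\[
c_\lambda=C^n\prod_ie^{-\gamma l_i^2}\prod_je^{-\gamma\delta_j^2}\cdot\det\big(y_i^{\,n-j}(1+\eta_{ij})\big),\qquad\eta_{ij}=\eta_{l_i-\delta_j}.
\]
Let $\Pi=\prod_iy_i^{\,n-i}$. Without the errors, the last determinant is a Vandermonde determinant, and $l_i-l_j\ge1$ for $i<j$ gives
\[
\det\big(y_i^{\,n-j}\big)=\prod_{i<j}(y_i-y_j)=\Pi\prod_{i<j}\big(1-e^{-2\gamma(l_i-l_j)}\big)\ge\Pi\,(1-e^{-2\gamma})^{n(n-1)/2}.
\]
The errors change the term of a permutation $\sigma$ by at most $\prod_iy_i^{\,n-\sigma(i)}\cdot\big|\prod_i(1+\eta_{i\sigma(i)})-1\big|$. The first factor is at most $\Pi$, by the rearrangement inequality for the decreasing sequences $\log y_i$ and $n-i$. The second is at most $(1+\eta)^n-1=\sum_{r\ge1}\binom nr\eta^r\le2^n\eta$. Therefore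
\[
\det\big(y_i^{\,n-j}(1+\eta_{ij})\big)\ge\Pi\,\big[(1-e^{-2\gamma})^{n(n-1)/2}-n!\,2^n\eta\big]>0 .\qedhere
\]
\end{proof}

The bracket does not depend on $\lambda$. This is why one $\varepsilon$ will serve all $\lambda$.

\begin{lemma}[Nearly Gaussian coefficients]\label{lem:gaussian}
Let $\beta=|b|^2$. There are constants $K_1,\kappa_1>0$, depending only on $b$, such that for $0<\varepsilon\le1$ the numbers \eqref{eq:hk} have the form $h_k=C_\varepsilon e^{-\varepsilon k^2/\beta}(1+\eta_k)$ with $C_\varepsilon>0$ and $|\eta_k|\le K_1e^{-\kappa_1/\varepsilon}$ for all $k$.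
\end{lemma}

\begin{proof}
Let $L=\mathbb Z^m\cap b^\perp$, a lattice of rank $m-1\ge1$ in the hyperplane $b^\perp$. Since $\gcd(b_j)=1$, the set $\{v\in\mathbb Z^m:b\cdot v=k\}$ is nonempty for every $k$, so it is a coset of $L$. Decomposing $v=\frac k\beta b+w$ with $w\in b^\perp$, we have $|v|^2=k^2/\beta+|w|^2$, and $w$ runs through $u_k+L$ for some $u_k\in b^\perp$. By \eqref{eq:poisson} the stated form holds with $C_\varepsilon=(\pi/\varepsilon)^{(m-1)/2}/\operatorname{vol}(L)$ and $|\eta_k|\le\sum_{0\ne\xi\in L^*}e^{-\pi^2|\xi|^2/\varepsilon}$. Let $r$ be the least length of a nonzero vector of $L^*$. For $\xi\ne0$ and $\varepsilon\le1$ we have $|\xi|^2/\varepsilon\ge r^2/2\varepsilon+|\xi|^2/2$, so $\kappa_1=\pi^2r^2/2$ and $K_1=\sum_{\xi\in L^*}e^{-\pi^2|\xi|^2/2}$ work.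
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:theta}]
Let $0<\varepsilon\le1$ and $\gamma=\varepsilon/\beta$. Since $\beta\ge2$, we have $2\gamma\le1$, and $1-e^{-y}\ge y/2$ on $[0,1]$ gives $1-e^{-2\gamma}\ge\varepsilon/\beta$. With $\eta=K_1e^{-\kappa_1/\varepsilon}$, both $\eta\le1$ and $(\varepsilon/\beta)^{n(n-1)/2}>n!\,2^n\eta$ hold for all small $\varepsilon$. For such $\varepsilon$, Lemmas~\ref{lem:expansion} (with $K_0=2C_\varepsilon$), \ref{lem:positivity} and~\ref{lem:gaussian} give $\prod_iH_b(x_i)=\sum_\lambda c_\lambda s_\lambda(x)$ with positive coefficients of Gaussian decay. Exchanging the roles of $(n,a)$ and $(m,b)$ gives $\prod_jH_a(z_j)=\sum_\nu c'_\nu s'_\nu(z)$ with the same properties. Fix one $\varepsilon$ that is small enough for both, substitute $x_i=t^{a_i}$, $z_j=t^{b_j}$, and use \eqref{eq:double} with $P=\theta$.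
\end{proof}

\begin{remark}
Both restrictions matter, already for $n=2$ and $c_{(1,1)}=h_1^2-h_2h_0$. If $b=(2,-2)$, the circle is not embedded, $h_1=0$ and $c_{(1,1)}<0$ for every $\varepsilon$. If $b=(3,2,-2,-3)$, then $b\cdot v=1$ forces $|v|^2\ge2$, so $h_1=O(e^{-2\varepsilon})$ as $\varepsilon\to\infty$, while $h_0\ge1$ and $h_2\ge e^{-\varepsilon}$; thus $c_{(1,1)}<0$ for large $\varepsilon$.
\end{remark}

\section{From the infinite identity to a finite one}\label{sec:finite}

Cutting off both series in \eqref{eq:infinite} destroys the equality, and the error has no evident sign. We therefore pass to the dual problem. For $N\ge1$ let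
\[
\Lambda_N=\{\lambda\in\Lambda:M(\lambda)\le N,\ |\lambda_n|\le N\},
\]
and define $\Lambda'_N$ with $b$ in place of $a$. By Lemma~\ref{lem:degree}(1) the set $\Lambda_N$ is finite and $\chi_\lambda\in\mathcal S_N$ for $\lambda\in\Lambda_N$. The sets $\Lambda_N$ increase, with union $\Lambda$.

\begin{proposition}\label{prop:finite}
For some $N\ge\max(a_1,b_1)$ there are real numbers $p_\lambda>0$ $(\lambda\in\Lambda_N)$ and $q_\nu>0$ $(\nu\in\Lambda'_N)$ with $\sum_{\lambda\in\Lambda_N}p_\lambda\chi_\lambda=\sum_{\nu\in\Lambda'_N}q_\nu\chi'_\nu$.
\end{proposition}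

We ask for strict positivity because it guarantees faithfulness, survives rational approximation, and has a clean dual description.

\begin{lemma}[Stiemke's lemma]\label{lem:stiemke}
Let $v_1,\dots,v_s$ be vectors in a finite-dimensional real vector space. If there is no relation $\sum_ip_iv_i=0$ with all $p_i>0$, then there is a linear functional $f$ with $f(v_i)\ge0$ for all $i$ and $f(v_i)\neq0$ for some $i$.
\end{lemma}

\begin{proof}
Let $F\subset\mathbb R^s$ be the subspace of vectors $(f(v_1),\dots,f(v_s))$; then $F^\perp$ is the space of relations $p$. If no such $f$ exists, $F$ is disjoint from the compact convex set $\Delta=\{y\ge0:\sum_i y_i=1\}$, and there is $p\in\mathbb R^s$ with $\sup_{z\in F}p\cdot z<\min_{y\in\Delta}p\cdot y$. A functional bounded above on a subspace vanishes there, so $p\in F^\perp$ and $p\cdot y>0$ on $\Delta$, that is, all $p_i>0$.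
\end{proof}

Call a linear functional $f$ on $\mathcal S_N$ \emph{separating} if $f(\chi_\lambda)\ge0$ for $\lambda\in\Lambda_N$ and $f(\chi'_\nu)\le0$ for $\nu\in\Lambda'_N$; a functional on $\mathcal S$ is separating if this holds for all $\lambda\in\Lambda$, $\nu\in\Lambda'$. If Proposition~\ref{prop:finite} fails, there are separating functionals $f_N$ at every level $N$. We want to pass to a limit $f$ on $\mathcal S$ and apply it to \eqref{eq:infinite}: the left side becomes $\ge0$ and the right side $\le0$, so $f$ kills every character. Three things must be secured. The numbers $f_N(e_k)$ must be bounded in $N$; the limit, which is just a sequence $(f(e_k))$, must grow slowly enough to be applied to an infinite sum; and the limit must not kill all characters for a trivial reason.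

\begin{example}\label{ex:dual}
In Example~\ref{ex:running} write $f_k=f(e_k)$ for a separating $f$. In degree $3$, the characters $e_3+e_1$ of $U(2)$ and $e_3+e_2$ of $U(4)$ give $-f_1\le f_3\le-f_2$: the top value is trapped between lower ones. The partial sums of $b$ are $3,5,3$, so $U(4)$ has characters of all degrees $k\ge 0$ except $1,2,4,7$, and $f_k$ is trapped in this way for all $k\ge8$. In the exceptional degrees nothing bounds the top value from above. For instance, the characters $\chi'_\nu$, $\nu\in\Lambda'_5$, are $e_0$, $e_3+e_2$ and $e_5+e_1+2e_0$, so $g\mapsto[g]_4$ is separating on $\mathcal S_5$ and is $1$ on $\chi_{(4,0)}$. Thus $N=5$ does not work in Proposition~\ref{prop:finite}.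
\end{example}

Fix $k_0\ge1$ such that $\mu_k\in\Lambda$ and $\mu'_k\in\Lambda'$ as in Lemma~\ref{lem:degree}(2) exist for all $k\ge k_0$; then $\mu_k\in\Lambda_N$ and $\mu'_k\in\Lambda'_N$ for $k_0\le k\le N$. Put $G_k=((k+2)!)^d$.

\begin{lemma}[Growth]\label{lem:growth}
Let $N\ge k_0$ and let $f$ be a separating functional on $\mathcal S_N$. Then
\[
\sum_{j\le k}|f(e_j)|\le G_k\sum_{j<k_0}|f(e_j)|\qquad(0\le k\le N).
\]
\end{lemma}

\begin{proof}
Let $\Sigma_k$ be the left side. For $k<k_0$ the claim holds because $G_k\ge1$. Let $k_0\le k\le N$. The character $\chi=\chi_{\mu_k}$ has degree $k$, with $[\chi]_k\ge1$ and $0\le[\chi]_j\le(1+k)^d$. From $f(\chi)\ge0$ we get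
\[
f(e_k)\ge-\frac1{[\chi]_k}\sum_{j<k}[\chi]_j|f(e_j)|\ge-(1+k)^d\,\Sigma_{k-1}.
\]
From $f(\chi')\le0$ for $\chi'=\chi'_{\mu'_k}$ we get $f(e_k)\le[\chi']_k^{-1}\sum_{j<k}[\chi']_j|f(e_j)|\le(1+k)^d\,\Sigma_{k-1}$. Hence $\Sigma_k\le(1+(1+k)^d)\Sigma_{k-1}\le(k+2)^d\,\Sigma_{k-1}$, using $d\ge1$, and induction on $k$ gives the claim.
\end{proof}

This bound is factorial, $G_k\le e^{d(k+2)\log(k+2)}$. Exponential decay of the $c_\lambda$ would not absorb it; Gaussian decay does.

\begin{lemma}[Vanishing]\label{lem:vanishing}
Let $f$ be a separating functional on $\mathcal S$ with $\sum_{j\le k}|f(e_j)|\le G_k$ for all $k$. Then $f(\chi_\lambda)=0=f(\chi'_\nu)$ for all $\lambda\in\Lambda$, $\nu\in\Lambda'$.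
\end{lemma}

\begin{proof}
Write $f_k=f(e_k)$. We have $\sum_k[\chi_\lambda]_k|f_k|\le\dim V_\lambda\cdot G_{M(\lambda)}$, with $\dim V_\lambda\le(1+2|\lambda|)^d$ and $M(\lambda)\le|a||\lambda|$. So
\[
c_\lambda\sum_k[\chi_\lambda]_k|f_k|\le K\exp\big(-\kappa|\lambda|^2+d\log(1+2|\lambda|)+d(|a||\lambda|+2)\log(|a||\lambda|+2)\big),
\]
which is $O(e^{-\kappa|\lambda|^2/2})$. Thus $\sum_\lambda\sum_kc_\lambda[\chi_\lambda]_kf_k$ converges absolutely, and the same estimate with $b$ applies to $\sum_\nu\sum_kc'_\nu[\chi'_\nu]_kf_k$. Both sides of \eqref{eq:infinite} converge uniformly, so their Fourier coefficients can be computed termwise: $\sum_\lambda c_\lambda[\chi_\lambda]_k=\sum_\nu c'_\nu[\chi'_\nu]_k$ for all $k\ge0$. Exchanging the order of summation twice,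
\[
0\le\sum_\lambda c_\lambda f(\chi_\lambda)=\sum_kf_k\sum_\lambda c_\lambda[\chi_\lambda]_k=\sum_kf_k\sum_\nu c'_\nu[\chi'_\nu]_k=\sum_\nu c'_\nu f(\chi'_\nu)\le0 .
\]
Both outer sums vanish, their terms have constant sign, and all $c_\lambda$, $c'_\nu$ are strictly positive.
\end{proof}

The third point is real, because the characters need not span $\mathcal S$. Let $a=b=(3,2,-2,-3)$ and $\zeta=e^{2\pi i/13}$. Modulo $13$ we have $\{\pm15,\pm10\}=\{\pm2,\pm3\}$, so $\zeta$ and $\zeta^5$ have conjugate images in $U(4)$. The functional $g\mapsto g(\zeta)-g(\zeta^5)$ kills all characters but not $e_1$. The proof below removes such functionals before taking the limit.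

\begin{proof}[Proof of Proposition~\ref{prop:finite}]
Suppose the proposition fails. Let $W_N\subset\mathcal S_N$ be the span of the $\chi_\lambda$, $\chi'_\nu$ with $\lambda\in\Lambda_N$, $\nu\in\Lambda'_N$, and let $W=\bigcup_NW_N$. Lemma~\ref{lem:stiemke}, applied to the vectors $\chi_\lambda$ and $-\chi'_\nu$ in $\mathcal S_N$, gives for each $N\ge\max(a_1,b_1)$ a separating functional $f_N$ on $\mathcal S_N$ with $f_N|_{W_N}\ne0$.

\emph{Normalization.} Let $E=\mathcal S_{k_0-1}$ and $R=W\cap E$. The subspaces $W_N\cap E$ increase inside the finite-dimensional space $E$, so there is $N_1\ge\max(a_1,b_1,k_0)$ with $W_N\cap E=R$ for $N\ge N_1$. Choose $Q$ with $E=R\oplus Q$, and let $N\ge N_1$. Since $W_N$ contains an element $\chi_{\mu_k}$ of degree exactly $k$ for each $k_0\le k\le N$, we have $\mathcal S_N=E+W_N=Q+W_N$. Moreover $Q\cap W_N=Q\cap R=0$, so $\mathcal S_N=Q\oplus W_N$. Replace $f_N$ by the functional that equals $f_N$ on $W_N$ and $0$ on $Q$. It is still separating and nonzero. By Lemma~\ref{lem:growth} it does not vanish on $E$, so after multiplying by a positive number,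
\[
\sum_{j<k_0}|f_N(e_j)|=1,\qquad\sum_{j\le k}|f_N(e_j)|\le G_k\quad(k\le N),\qquad f_N|_Q=0 .
\]

\emph{Limit.} The bounds $G_k$ do not depend on $N$. By a diagonal argument there is a subsequence along which $f_N(e_k)$ converges for every $k$. Let $f$ be the functional on $\mathcal S$ with $f(e_k)$ equal to the limit; then $f_N(g)\to f(g)$ for each $g\in\mathcal S$. The three displayed properties pass to $f$, for all $k$, and $f$ is separating because every $\lambda$ lies in $\Lambda_N$ and every $\nu$ in $\Lambda'_N$ for large $N$.

\emph{Contradiction.} By Lemma~\ref{lem:vanishing}, $f|_W=0$. So $f$ vanishes on $R\subset W$ and on $Q$, hence on $E$. This contradicts $\sum_{j<k_0}|f(e_j)|=1$.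
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:circle}]
By Section~\ref{sec:system} we may take $B=U(n)$, $C=U(m)$. Comparing the coefficients of $e_0,\dots,e_N$, the identity of Proposition~\ref{prop:finite} is a homogeneous linear system with integer coefficients in the unknowns $p_\lambda,q_\nu$. Its real solution space has a basis of rational vectors, so rational solutions are dense in it. Hence there is a strictly positive rational solution and, after clearing denominators, a solution of \eqref{eq:system} that is a positive integer on $\Lambda_N$ and $\Lambda'_N$ and zero elsewhere. Put $X=\bigoplus_{\Lambda_N}V_\lambda^{\oplus p_\lambda}$ and $Y=\bigoplus_{\Lambda'_N}(V'_\nu)^{\oplus q_\nu}$. The weight $(1,0,\dots,0)$ has $M=a_1\le N$ and last entry $0$, so $X$ contains the standard representation and is faithful; as $b_1\le N$, so is $Y$. The characters of $X$ and $Y$ agree on $S^1$, so $X|_{S^1}\cong Y|_{S^1}$, and Lemma~\ref{lem:dictionary} gives the embeddings into a unitary group.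
\end{proof}

\section{Rank one groups, compact groups, families}\label{sec:extensions}

We prove Theorem~\ref{thm:extensions}. Let $A$ be $S^1$, $SU(2)$ or $SO(3)$.

\subsection*{Compact Lie groups}
The case $A=S^1$ is Theorem~\ref{thm:circle}. Let $A$ be $SU(2)$ or $SO(3)$, embedded in compact Lie groups $B$ and $C$. A maximal torus $T$ of $A$ is a circle, and every element of $A$ is conjugate into $T$. Theorem~\ref{thm:circle}, applied to the embeddings of $T$, gives faithful representations $X$ of $B$ and $Y$ of $C$ whose characters agree on $T$. Characters are class functions, so they agree on $A$, and Lemma~\ref{lem:dictionary} applies. For groups of higher rank this argument would need an amalgam over $T^r$ with $r\ge2$, which Theorem~\ref{thm:necessary} does not allow in general.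

\subsection*{All compact groups}
Let $A$ be embedded in compact groups $B$ and $C$, and identify it with its images. We approximate $B$ and $C$ by Lie quotients in which $A$ survives. Let $\mathcal N_B$ be the set of closed normal subgroups $J$ of $B$ with $B/J$ a Lie group. It is closed under finite intersections, since $B/(J\cap J')$ embeds as a closed subgroup in $B/J\times B/J'$. It contains the kernels of representations, so $\bigcap\mathcal N_B=1$ by the Peter--Weyl theorem.

Some $J_0\in\mathcal N_B$ has $J_0\cap A=1$. Indeed, realize $A$ in a unitary group and let $O=\{g\in A:\|g-1\|<1\}$, with the operator norm. The open set $O$ contains no nontrivial subgroup: an element $g\ne1$ has an eigenvalue $z\ne1$, some power $z^j$ has real part $\le0$, and then $\|g^j-1\|\ge\sqrt2$. The compact set $A\setminus O$ is covered by the open sets $A\setminus J$, $J\in\mathcal N_B$, hence by finitely many. Their intersection $J_0$ has $J_0\cap A\subset O$, so $J_0\cap A=1$.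

Let $\mathcal K_B=\{J\in\mathcal N_B:J\cap A=1\}$. It contains $J\cap J_0$ for every $J\in\mathcal N_B$, so it is nonempty and $\bigcap\mathcal K_B=1$. The set $\mathcal K_C$, defined in the same way, has the same properties. For $(J,J')\in\mathcal K_B\times\mathcal K_C$, the group $A$ embeds in the compact Lie groups $B/J$ and $C/J'$; let $D_{J,J'}$ be an amalgam. The product $D=\prod D_{J,J'}$ is a compact group, and the maps $B\to D$, $C\to D$ with components $B\to B/J\to D_{J,J'}$ and $C\to C/J'\to D_{J,J'}$ are continuous homomorphisms that agree on $A$. Their kernels are $\bigcap\mathcal K_B=1$ and $\bigcap\mathcal K_C=1$.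

\subsection*{Finite families}
Work in either category, by induction on the number of embeddings. An amalgam $D_s$ of $A\to B_1,\dots,A\to B_s$ comes with an embedding $A\to D_s$, and an amalgam of $A\to D_s$ and $A\to B_{s+1}$ is an amalgam of all $s+1$ embeddings.

\subsection*{An infinite family without amalgam}
For $j\ge2$ embed $S^1$ in $SU(j)$ by $\operatorname{diag}(t,t^{-1},1,\dots,1)$. Suppose a compact group $D$, Lie or not, is an amalgam. By the Peter--Weyl theorem $D$ has a representation $U$, of dimension $N$ say, that is nontrivial on the common circle. Its restriction to the connected group $SU(j)$ is nontrivial, so the differential $\mathfrak{su}(j)\to\mathfrak u(N)$ is nonzero. Its kernel is an ideal of the simple Lie algebra $\mathfrak{su}(j)$, hence zero. So $j^2-1\le N^2$ for all $j$, which is absurd. This completes the proof of Theorem~\ref{thm:extensions}.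

\section{The trace form obstruction}\label{sec:trace}

Let $G$ be a compact Lie group with Lie algebra $\mathfrak g$. For a representation $U$ with differential $dU$, define the \emph{trace form}
\[
\tau_U(x)=-\operatorname{tr}\big(dU(x)^2\big)\qquad(x\in\mathfrak g).
\]
The operator $dU(x)$ is skew-Hermitian, so $\tau_U(x)=\operatorname{tr}(dU(x)^*dU(x))\ge0$, with equality exactly when $dU(x)=0$. In particular $\tau_U$ is positive definite if $U$ is faithful. The form is $\operatorname{Ad}(G)$-invariant, since $dU(\operatorname{Ad}(g)x)=U(g)\,dU(x)\,U(g)^{-1}$; it satisfies $\tau_{U\oplus U'}=\tau_U+\tau_{U'}$ and $\tau_{\overline U}=\tau_U$; and it is compatible with restriction to closed subgroups.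

\begin{lemma}\label{lem:traceform}
Let $A$ be an infinite compact Lie group and let $V,V'$ be faithful representations of $A$ of determinant $1$. If the embeddings $A\to SU(V)$ and $A\to SU(V')$ have an amalgam $D$ in compact groups, then $\tau_V$ and $\tau_{V'}$ are proportional on $\mathfrak a$.
\end{lemma}

\begin{proof}
Note that $\dim V,\dim V'\ge2$, so $\mathfrak{su}(V)$ and $\mathfrak{su}(V')$ are simple. Every $\operatorname{Ad}$-invariant quadratic form $\tau$ on $\mathfrak{su}(V)$ is a multiple of the positive definite form $\tau_V$. To see this, write the bilinear form of $\tau$ as $\langle Tx,y\rangle$, where $\langle\,,\rangle$ is the inner product of $\tau_V$. Then $T$ is symmetric and commutes with $\operatorname{Ad}$; an eigenspace of $T$ is a nonzero invariant subspace, hence a nonzero ideal, hence everything.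

The identity component $A_0$ is nontrivial, so $D$ has a representation $U$ that is nontrivial on $A_0$, and then $\tau_U|_{\mathfrak a}\ne0$. Restricting $U$ first to $SU(V)$ and then to $A$ gives $\tau_U|_{\mathfrak a}=c\,\tau_V$; restricting through $SU(V')$ gives $\tau_U|_{\mathfrak a}=c'\tau_{V'}$. Both $c$ and $c'$ are nonzero.
\end{proof}

Special unitary groups are needed here: on $\mathfrak u(V)$ the form $(\operatorname{tr}x)^2$ is also invariant.

\begin{lemma}\label{lem:allforms}
Let $A$ be an infinite compact Lie group that is an amalgamation basis in either category. Then there is a positive definite quadratic form $q$ on $\mathfrak a$ such that $\tau_U$ is a multiple of $q$ for every representation $U$ of $A$. In particular each $\tau_U$ is zero or positive definite.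
\end{lemma}

\begin{proof}
Let $V_1,V_2$ be faithful. Then $V_i\oplus\overline{V_i}$ is faithful, has determinant $1$ and has trace form $2\tau_{V_i}$. The groups $SU(V_i\oplus\overline{V_i})$ belong to both categories, and an amalgam in either category is a compact group, so $\tau_{V_1}$ and $\tau_{V_2}$ are proportional by Lemma~\ref{lem:traceform}. Fix a faithful $V$ and let $q=\tau_V$. For any $U$ the sum $V\oplus U$ is faithful, so $q+\tau_U$ is a multiple of $q$, and so is $\tau_U$.
\end{proof}

To prove irreducibility we produce, from a proper invariant subspace of $\mathfrak a$, a form of this kind that is nonzero and degenerate. The adjoint representation does this when the center of $\mathfrak a$ is zero; when $\mathfrak a$ is abelian its trace form is zero, and induced characters take its place.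

\begin{proof}[Proof of Theorem~\ref{thm:necessary}]
Let $A$ be an infinite amalgamation basis, so $\mathfrak a\ne0$. Fix an $\operatorname{Ad}(A)$-invariant inner product on $\mathfrak a$, obtained by averaging; it makes $\mathfrak i\otimes\mathbb C$ a unitary representation for each invariant subspace $\mathfrak i$. The null space of the trace form of $\mathfrak a\otimes\mathbb C$ is the center $\mathfrak z$ of $\mathfrak a$. By Lemma~\ref{lem:allforms}, $\mathfrak z=0$ or $\mathfrak z=\mathfrak a$. Suppose $0\ne\mathfrak i\subsetneq\mathfrak a$ is $\operatorname{Ad}(A)$-invariant.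

\emph{Case $\mathfrak z=0$.} Both $\mathfrak i$ and $\mathfrak i^\perp$ are invariant, hence ideals, and $[\mathfrak i^\perp,\mathfrak i]\subset\mathfrak i^\perp\cap\mathfrak i=0$. So the trace form of $U=\mathfrak i\otimes\mathbb C$ vanishes on $\mathfrak i^\perp\ne0$, and by Lemma~\ref{lem:allforms} it is zero. This means $[\mathfrak a,\mathfrak i]=0$, so $\mathfrak i\subset\mathfrak z=0$, a contradiction.

\emph{Case $\mathfrak z=\mathfrak a$.} Then $A_0$ is compact, connected and abelian, hence a torus. Let $g_1=1,g_2,\dots,g_s$ represent the cosets of $A_0$ in $A$. For $v\in\mathfrak a^*$ put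
\[
\Phi_v(x)=\sum_{r=1}^sv\big(\operatorname{Ad}(g_r^{-1})x\big)^2 .
\]
The characters of $A_0$ are the maps $\omega(\exp x)=e^{2\pi iv(x)}$ with $v$ in a lattice $\mathcal X$ of full rank in $\mathfrak a^*$. Let $U$ be induced from $\omega$: the space of functions $\phi\colon A\to\mathbb C$ with $\phi(gy)=\omega(y)^{-1}\phi(g)$ for $y\in A_0$, with $(h\phi)(g)=\phi(h^{-1}g)$. It is the sum of $s$ lines, consisting of the functions supported on $g_rA_0$, and $y\in A_0$ acts on the $r$-th line by $\omega(g_r^{-1}yg_r)$, because $y^{-1}g_r=g_r(g_r^{-1}yg_r)^{-1}$. Hence $\tau_U=4\pi^2\Phi_v$, and $\Phi_v\in\mathbb Rq$ for $v\in\mathcal X$. Since $\Phi_{cv}=c^2\Phi_v$, this holds on the dense set $\mathbb Q\mathcal X$. The map $v\mapsto\Phi_v$ is continuous and the line $\mathbb Rq$ is closed, so it holds for all $v\in\mathfrak a^*$. Choose $v\ne0$ vanishing on $\mathfrak i$. Then $\Phi_v\ge v^2$ is nonzero, so it is positive definite; but it vanishes on $\mathfrak i$, because $\mathfrak i$ is invariant. This is a contradiction.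

So $\operatorname{Ad}(A)$ acts irreducibly on $\mathfrak a$. For $A=T^r$ with $r\ge1$ the action is trivial, and irreducibility forces $r=1$. Conversely, in both categories $T^1$ is an amalgamation basis by Theorem~\ref{thm:extensions}, and $T^0$ is one through $D=B\times C$. Finally, let $A$ be a connected amalgamation basis. If it is finite, it is trivial. Otherwise the invariant subspaces of $\mathfrak a$ are its ideals, so $\mathfrak a$ has no ideals other than $0$ and $\mathfrak a$. Then either $\mathfrak a$ is abelian, hence one-dimensional, and $A\cong S^1$, or $\mathfrak a$ is simple.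
\end{proof}

\begin{thebibliography}{9}

\bibitem{talk}
\emph{Amalgamating Groups Via Linear Programming},
\texttt{https://www.mis.mpg.de/events/event/amalgamating-groups-via-linear-programming}

\end{thebibliography}
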